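
\newtheorem{theorem}{Theorem}
\newtheorem{corollary}[theorem]{Corollary}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem*{conjecture}{Conjecture}

\title{Polynomials whose squares have all coefficients at least one:\\ the optimum is not reciprocal}


\begin{abstract}
Among polynomials $f$ of degree $n$ with nonnegative coefficients such that all $2n+1$ coefficients of $f^2$ are at least $1$, how small can the largest coefficient of $f^2$ be? For reciprocal $f$ the answer is known to grow like $\frac2\pi\log n$, with an explicit extremal polynomial $P_n$, and it was conjectured that $P_n$ is also extremal without the reciprocity assumption. We disprove this. For every $n$ there is a polynomial of degree $n$ with nonnegative coefficients such that all coefficients of its square lie in $[1,178)$, while the largest coefficient of $P_n^2$ is at least $\frac2\pi\ln(n+1)$. The construction places the profile $k^{-1/2}$ on essentially complementary unions of geometrically growing blocks at the two ends of the polynomial.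 We also show that the conjecture holds for $n\le5$, and we prove a continuous version of the result.
\end{abstract}

\section{The question and the results}

Write $(g)_m$ for the coefficient of $x^m$ in a polynomial $g$. Fix an integer $n\ge1$. Call a polynomial $f=\sum_k f_kx^k$ of degree $n$ with real nonnegative coefficients \emph{admissible} if
\[
(f^2)_m\ge1\qquad\text{for all } m=0,1,\dots,2n ,
\]
and let $\kappa(n)$ be the infimum of $\max_m (f^2)_m$ over all admissible $f$ of degree $n$. An admissible $f$ is \emph{extremal} if it attains this infimum. We ask how flat the square of a polynomial can be when no coefficient may fall below $1$. The endpoint conditions $(f^2)_0,(f^2)_{2n}\ge1$ say that $f_0,f_n\ge1$, so the middle coefficient satisfies $(f^2)_n\ge2f_0f_n\ge2$. The question is how much more is forced.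

A natural candidate comes from the power series
\[
(1-x)^{-1/2}=\sum_{k\ge0}c_kx^k,\qquad c_k=2^{-2k}\binom{2k}{k},
\]
whose square $(1-x)^{-1}$ has all coefficients exactly $1$. One uses its coefficients at both ends of $f$:
\[
P_n(x)=\sum_{k=0}^{\lfloor n/2\rfloor}c_kx^k+\sum_{k=0}^{n-\lfloor n/2\rfloor-1}c_kx^{n-k}
=\sum_{k=0}^n c_{\min(k,n-k)}\,x^k .
\]
This polynomial is \emph{reciprocal}, that is, $P_n(x)=x^nP_n(1/x)$. It is admissible: since $c_k$ decreases in $k$, the coefficient of $x^k$ in $P_n$ is at least $c_k$, hence $(P_n^2)_m\ge\sum_{k=0}^m c_kc_{m-k}=1$ for $m\le n$, and the remaining coefficients follow by symmetry. For $m\le\lfloor n/2\rfloor$ there is equality.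

The reciprocal case is known and forms the background of the question \cite{basis}: among reciprocal admissible polynomials of degree $n$, the polynomial $P_n$ minimizes the largest coefficient of the square, and the optimal value $\kappa_{\mathrm{rec}}(n)$ satisfies $\kappa_{\mathrm{rec}}(n)\sim\frac2\pi\log n$. (We use this only for the comparison at the end of Theorem~\ref{thm:small}.) The constraints are symmetric under $f(x)\mapsto x^nf(1/x)$, so one may guess that the optimum is symmetric too. This is the conjecture posed in \cite{basis}.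

\begin{conjecture}
For every $n\ge1$ and every admissible $f$ of degree $n$, the largest coefficient of $f^2$ is at least the largest coefficient of $P_n^2$.
\end{conjecture}

We say that the conjecture is true or false \emph{for a given $n$} according to whether the statement holds for all admissible $f$ of that degree. It is true for $n\le5$, but false for large $n$.

\begin{theorem}\label{thm:main}
For every $n\ge1$ there is a polynomial $f$ of degree $n$ with nonnegative coefficients such that all coefficients of $f^2$ lie in $[1,178)$.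
\end{theorem}

\begin{corollary}\label{cor:false}
The largest coefficient of $P_n^2$ is at least $\frac2\pi\ln(n+1)$. Hence $P_n$ is not extremal for any $n\ge e^{280}$. Moreover $\max_m(P_n^2)_m/\kappa(n)\to\infty$ as $n\to\infty$.
\end{corollary}

\begin{theorem}\label{thm:small}
The conjecture is true for $1\le n\le5$, and $\kappa(n)\ge\frac{89}{32}$ for all $n\ge5$. Thus $\frac{89}{32}\le\kappa(n)<178$ for all $n\ge5$, so $\kappa(n)$ has exact order $\Theta(1)$, whereas $\kappa_{\mathrm{rec}}(n)\sim\frac2\pi\log n$.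
\end{theorem}

The mechanism is clearest in a continuous model, for which we prove the following. As usual $(f*f)(t)=\int f(x)f(t-x)\,dx$, with $f$ extended by $0$.

\begin{theorem}\label{thm:cont}
\textup{(a)} There is a measurable $f:(0,1)\to[0,\infty)$ with $1\le(f*f)(t)\le99$ for all $t\in(0,2)$.

\textup{(b)} There is no measurable $f\ge0$ on $(0,1)$ with $f(x)=f(1-x)$ a.e.\ such that $f*f$ is essentially bounded on $(0,2)$ and $f*f\ge c>0$ a.e.\ on some interval $(0,\varepsilon)$.
\end{theorem}

The constants $178$, $e^{280}$ and $99$ are not optimized; the proof of Theorem~\ref{thm:main} even leaves some room. We do not determine $\kappa(n)$, and we do not settle the conjecture for $6\le n<e^{280}$.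

\section{Where the logarithm comes from, and how to avoid it}\label{sec:idea}

If $f_k\approx n^{-1/2}\varphi(k/n)$, then $(f^2)_m\approx(\varphi*\varphi)(m/n)$, so at large $n$ the problem resembles that of finding $\varphi\ge0$ on $(0,1)$ with $\varphi*\varphi$ bounded above and below by positive constants on $(0,2)$. For symmetric $\varphi$ this is impossible, and the reason is short: the value at the middle is $\int\varphi^2$, and if this is finite, then $\varphi*\varphi$ tends to $0$ at the endpoints.

\begin{proof}[Proof of Theorem~\ref{thm:cont}\textup{(b)}]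
Suppose $f(x)=f(1-x)$ a.e.\ and $f*f\le C$ a.e.\ on $(0,2)$. We want to evaluate $f*f$ at the single point $t=1$, so we first truncate to obtain a continuous convolution. For $N\ge1$ let $\varphi_N=\min(f,N)$. Since $\varphi_N\in L^2$, the function $\varphi_N*\varphi_N$ is continuous. It is at most $f*f$, hence at most $C$ a.e.\ on $(0,2)$, hence at most $C$ everywhere on $(0,2)$. At $t=1$ symmetry gives
\[
\int_0^1\varphi_N(x)^2\,dx=\int_0^1\varphi_N(x)\varphi_N(1-x)\,dx\le C,
\]
and $\int_0^1f^2\le C$ by monotone convergence. By Cauchy--Schwarz, for $0<t\le1$,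
\[
(f*f)(t)=\int_0^tf(x)f(t-x)\,dx\le\int_0^tf^2\longrightarrow0\qquad(t\to0),
\]
so $f*f$ is not bounded below by a positive constant near $0$.
\end{proof}

In the discrete problem the middle coefficient of the square of a reciprocal polynomial is $\sum f_k^2$; for $P_n$ it is about $2\sum_{k\le n/2}c_k^2\approx\frac2\pi\log n$, since $c_k\approx1/\sqrt{\pi k}$.

Without symmetry, we take $f$ to be the sum of a profile $a_k$ at the left end and a profile $b_k$ at the right end, the latter counted inward. For the lower bounds it is enough that the sums $\sum_k a_ka_{m-k}$ and $\sum_kb_kb_{m-k}$ are at least $1$ for $m\le n$. The coefficients of $f^2$ also contain the cross terms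
\[
2\sum_ka_kb_{k+s},\qquad |s|\le n,
\]
and these must stay bounded. If $a_k$ and $b_k$ are both comparable to $k^{-1/2}$ everywhere, the cross term at $s=0$ is logarithmic. The remedy is to use
\[
a_k\approx k^{-1/2}\,1_A(k),\qquad b_k\approx k^{-1/2}\,1_B(k)
\]
with essentially disjoint $A$ and $B$, so that the term at $s=0$ is harmless. We then make two demands.

\emph{All shifts must be controlled.} This excludes separating $A$ and $B$ by congruences. If $A$ contains a residue class $a$ mod $q$ and $B$ contains a class $b$, fix $s\ge0$ with $s\equiv b-a$; the terms of $\sum_{k\equiv a}(k(k+s))^{-1/2}$ are of order $1/k$ for $k\ge s$, and the logarithm returns at the shift $s$. Instead we separate by \emph{scale}: $A$ and $B$ consist of alternating blocks of geometrically growing length. Let $s>0$. The terms with $k<s$ contribute at most $\sum_{k<s}(ks)^{-1/2}$ up to a constant, which is bounded. If $k\in A$, $k+s\in B$ and $k\ge s$, then some block endpoint $T$ lies in $(k,k+s]$. There are at most $s$ such $k$ for each $T$, each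 with weight of order $1/T$, and $\sum_{T>s}s/T$ is a bounded geometric sum.

\emph{Each of $A$ and $B$ should represent every $m$ as a sum in at least a constant times $m$ ways.} Then the sums $\sum_k a_ka_{m-k}$ and $\sum_k b_kb_{m-k}$ are bounded below, since each of their terms is at least of order $1/m$. This demand limits the growth of the blocks. If a set of positive reals misses $[u,v)$ and $v\ge2u$, it has no representation $v=x+y$, since the larger summand would lie in $[v/2,v)\subset[u,v)$. The gaps of one set are the blocks of the other, so every block $[u,v)$ of either set must have $v<2u$. If the pattern is invariant under $x\mapsto qx$, with one block of each set per period, then $q$ is the product of two ratios smaller than $2$, so $q<4$. (For example, $\bigcup_j[4^j,2\cdot4^j)$ does not represent $4$.) We take $q=3$ and the two ratios $\frac74$ and $\frac{12}7$, both close to $\sqrt3$.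

\section{Two complementary sets of blocks}

Let
\[
E=\bigcup_{j\in\mathbb Z}[4\cdot3^j,\,7\cdot3^j),\qquad F=\bigcup_{j\in\mathbb Z}[7\cdot3^j,\,12\cdot3^j).
\]
These sets partition $(0,\infty)$ and satisfy $3E=E$, $3F=F$. For measurable $S\subset[0,\infty)$ put
\[
R_S(t)=\bigl|\{x\in(0,t):x\in S,\ t-x\in S\}\bigr| ,\qquad t>0,
\]
where $|\cdot|$ is Lebesgue measure.

It is easy to see by hand that $R_E(t)$ and $R_F(t)$ are at least a positive constant times $t$. The pairs of blocks $([4,7),[4,7))$, $([12,21),[\frac43,\frac73))$, $([12,21),[4,7))$ give $R_E>0$ on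
\[
(8,14),\qquad(13\tfrac13,23\tfrac13),\qquad(16,28),
\]
which cover $[9,27]$. Similarly $([7,12),[7,12))$, $([21,36),[\frac73,4))$, $([21,36),[7,12))$ give $R_F>0$ on $(14,24)$, $(23\frac13,40)$, $(28,48)$, which cover $[15,45]$. Since $R_E$ and $R_F$ are continuous and $R_S(3t)=3R_S(t)$ for $S=E,F$, the quotient $R_S(t)/t$ has a positive minimum over $t>0$. For an explicit constant we use four blocks instead of three and keep track of the lengths.

\begin{lemma}\label{lem:rep}
$R_E(t)\ge\frac2{27}t$ and $R_F(t)\ge\frac2{27}t$ for all $t>0$.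
\end{lemma}

\begin{proof}
For intervals $[u,v)$ and $[u',v')$, the set $\{x\in[u,v):t-x\in[u',v')\}$ is the intersection of $[u,v)$ with $(t-v',t-u']$. Its measure is the positive part of
\begin{equation}\label{eq:pair}
\min\bigl(v-u,\ v'-u',\ t-u-u',\ v+v'-t\bigr).
\end{equation}
Different ordered pairs of disjoint blocks contribute disjoint sets of $x$, so two different blocks contribute \eqref{eq:pair} twice to $R_S(t)$, once for each order.

\smallskip
\emph{The set $E$.} By $R_E(3t)=3R_E(t)$ we may assume $108\le t<324$. We use the blocks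
\[
I_0=[108,189),\quad I_1=[36,63),\quad I_2=[12,21),\quad I_3=[4,7)
\]
of $E$. Let $w_{ij}$ be the measure given by \eqref{eq:pair} for the pair $I_i,I_j$. Then $R_E\ge w_{11}+2w_{03}+2w_{02}+2w_{01}+w_{00}$, and for $t\ge108$ these numbers are the positive parts of
\[
\begin{array}{ll}
w_{11}:\ 126-t, & w_{03}:\ \min(3,\,t-112,\,196-t),\\
w_{02}:\ \min(9,\,t-120,\,210-t), & w_{01}:\ \min(27,\,t-144,\,252-t),\\
w_{00}:\ \min(81,\,t-216,\,378-t). &
\end{array}
\]
(For $w_{11}$ the full minimum is $\min(27,\,t-72,\,126-t)$, and $126-t\le18$ is the smallest entry when $t\ge108$.) In the following table the bounds for the $w_{ij}$ are read off from these formulas. Except in the last row, the last column uses that $t$ is less than the right end of its range.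
\begin{center}
\renewcommand{\arraystretch}{1.2}
\begin{tabular}{l|l|l|l}
range of $t$ & pairs used & $R_E(t)\ge$ & $R_E(t)/t\ge$\\ \hline
$[108,115)$ & $w_{11}=126-t>11$ & $11$ & $11/115$\\
$[115,120)$ & $w_{11}>6$,\ \ $w_{03}=3$ & $6+6$ & $12/120$\\
$[120,126)$ & $w_{11}+2w_{02}=t-114\ge6$,\ \ $w_{03}=3$ & $6+6$ & $12/126$\\
$[126,180)$ & $w_{02}\ge6$,\ \ $w_{03}=3$ & $12+6$ & $18/180$\\
$[180,225)$ & $w_{01}=27$ & $54$ & $54/225$\\
$[225,240)$ & $w_{01}=\min(27,252-t)>12$ & $24$ & $24/240$\\
$[240,324)$ & $w_{00}\ge t/10$ & $t/10$ & $1/10$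
\end{tabular}
\end{center}
In the third row $w_{02}=t-120$, so $w_{11}+2w_{02}=(126-t)+2(t-120)$. In the last row $t-216\ge\frac t{10}$ because $t\ge240$, while $378-t>54>\frac t6$ and $81>\frac t4$ because $t<324$. All ratios are at least $\frac2{27}$.

\smallskip
\emph{The set $F$.} In the same way we may assume $189\le t<567$. We use the blocks
\[
J_0=[189,324),\quad J_1=[63,108),\quad J_2=[21,36),\quad J_3=[7,12)
\]
of $F$, and write $v_{ij}$ for the measure given by \eqref{eq:pair} for the pair $J_i,J_j$. For $t\ge189$ these are the positive parts of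
\[
\begin{array}{ll}
v_{11}:\ 216-t, & v_{03}:\ \min(5,\,t-196,\,336-t),\\
v_{02}:\ \min(15,\,t-210,\,360-t), & v_{01}:\ \min(45,\,t-252,\,432-t),\\
v_{00}:\ \min(135,\,t-378,\,648-t). &
\end{array}
\]
(For $v_{11}$ the full minimum is $\min(45,\,t-126,\,216-t)$, and $216-t\le27$ is the smallest entry.)
\begin{center}
\renewcommand{\arraystretch}{1.2}
\begin{tabular}{l|l|l|l}
range of $t$ & pairs used & $R_F(t)\ge$ & $R_F(t)/t\ge$\\ \hline
$[189,201)$ & $v_{11}=216-t>15$ & $15$ & $15/201$\\
$[201,210)$ & $v_{11}>6$,\ \ $v_{03}=5$ & $6+10$ & $16/210$\\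
$[210,216)$ & $v_{11}+2v_{02}=t-204\ge6$,\ \ $v_{03}=5$ & $6+10$ & $16/216$\\
$[216,225)$ & $v_{02}\ge6$,\ \ $v_{03}=5$ & $12+10$ & $22/225$\\
$[225,330)$ & $v_{02}=15$ & $30$ & $30/330$\\
$[330,387)$ & $v_{01}=45$ & $90$ & $90/387$\\
$[387,420)$ & $v_{01}=\min(45,432-t)>12$,\ \ $v_{00}\ge9$ & $24+9$ & $33/420$\\
$[420,567)$ & $v_{00}\ge t/10$ & $t/10$ & $1/10$
\end{tabular}
\end{center}
In the third row $v_{02}=t-210$. In the last row $t-378\ge\frac t{10}$ because $t\ge420$, while $648-t>81>\frac t7$ and $135>\frac t5$ because $t<567$. The smallest ratio in the table is $\frac{16}{216}=\frac2{27}$.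
\end{proof}

The second lemma is the geometric-sum argument of Section~\ref{sec:idea}. We state it for a measure $\mu$ so that it serves both the continuous and the discrete problem.

\begin{lemma}\label{lem:cross}
Let $\mathcal T=\{T_0\cdot3^j:j\in\mathbb Z\}$ with $T_0>0$, and let $s>0$. Let $\mu$ be a Borel measure on $(0,\infty)$ with $\mu([T-s,T))\le s$ for every $T\in\mathcal T$ with $T>s$. Then
\[
\sum_{T\in\mathcal T}\ \int_{\{x\ge s,\ x<T\le x+s\}}\frac{d\mu(x)}{\sqrt{x(x+s)}}\le\frac{3\sqrt2}2 .
\]
\end{lemma}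

\begin{proof}
Fix $T$. If the domain of integration is nonempty, then $T>x\ge s$ for some $x$ in it. The domain is contained in $[T-s,T)$, so its $\mu$-measure is at most $s$. On it, $x\ge\max(s,T-s)\ge\frac T2$ and $x+s\ge T$, so the integrand is at most $\sqrt2/T$. Let $T_*$ be the smallest element of $\mathcal T$ exceeding $s$. The whole sum is at most
\[
\sqrt2\,s\sum_{T\in\mathcal T,\,T>s}\frac1T=\frac{\sqrt2\,s}{T_*}\Bigl(1+\frac13+\frac19+\cdots\Bigr)\le\frac{3\sqrt2}2 .\qedhere
\]
\end{proof}

\section{The continuous construction}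

We can now prove Theorem~\ref{thm:cont}(a). The discrete proof follows the same lines.

\begin{proof}[Proof of Theorem~\ref{thm:cont}\textup{(a)}]
Let $\lambda^2=\frac{27\pi}4$ with $\lambda>0$ and, for $x>0$,
\[
g(x)=\frac{\lambda\,1_E(x)}{\sqrt{\pi x}},\qquad h(x)=\frac{\lambda\,1_F(x)}{\sqrt{\pi x}},
\]
with $g=h=0$ on $(-\infty,0]$. Put $f(x)=g(x)+h(1-x)$ for $0<x<1$.

\emph{Lower bound.} Let $0<t\le1$. Since $\sqrt{x(t-x)}\le\frac t2$, Lemma~\ref{lem:rep} gives
\[
(f*f)(t)\ge\int_0^tg(x)g(t-x)\,dx\ge\frac{\lambda^2}{\pi}\cdot\frac2t\,R_E(t)\ge\lambda^2\cdot\frac4{27\pi}=1 .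
\]
For $1\le t<2$ put $\tau=2-t\in(0,1]$. Substituting $y=1-x$, we get $(f*f)(t)\ge\int_0^\tau h(y)h(\tau-y)\,dy\ge1$ in the same way, from the bound for $R_F$.

\emph{Upper bound.} Expanding the product and dropping the restriction to $(0,1)$ gives
\[
(f*f)(t)\le(g*g)(t)+(h*h)(2-t)+2\int g(x)\,h(x+1-t)\,dx .
\]
The first two terms are at most $\lambda^2\int_0^\tau\frac{dx}{\pi\sqrt{x(\tau-x)}}=\lambda^2$ each (substitute $x=\tau\sin^2\theta$), with $\tau=t$ and $\tau=2-t$.

For the cross term put $s=|1-t|$. If $t\le1$, the last integral is $\int g(x)h(x+s)\,dx$. If $t\ge1$, it is $\int h(x)g(x+s)\,dx$ after a translation. For $s=0$ both vanish, because $E\cap F=\emptyset$. Let $s>0$. In the first case the part with $x<s$ is at most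
\[
\frac{\lambda^2}\pi\int_0^s\frac{dx}{\sqrt{xs}}=\frac{2\lambda^2}\pi .
\]
In the part with $x\ge s$, the point $x\in E$ lies in some block $[4\cdot3^j,7\cdot3^j)$, while $x+s\in F$ does not, so $x<T\le x+s$ with $T=7\cdot3^j$. By Lemma~\ref{lem:cross} with $T_0=7$ and Lebesgue measure, this part is at most $\frac{\lambda^2}\pi\cdot\frac{3\sqrt2}2$. The second case is the same, with $x$ in a block $[7\cdot3^j,12\cdot3^j)$ and $T=12\cdot3^j$. Altogether
\[
(f*f)(t)\le\lambda^2\Bigl(2+\frac{4+3\sqrt2}\pi\Bigr)=\frac{27\pi}2+\frac{27}4\,(4+3\sqrt2)<99 .\qedhere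
\]
\end{proof}

\section{The discrete construction}

In the discrete problem the weight $1/\sqrt{\pi x}$ becomes $c_k$, and $E,F$ become sets of integers. The blocks of $E$ and $F$ have integer endpoints only for $j\ge0$, so below $4$ we put all integers into both sets. With intervals of integers, let
\[
A=[0,4)\cup\bigcup_{j\ge0}[4\cdot3^j,7\cdot3^j),\qquad
B=[0,4)\cup\bigcup_{j\ge0}[7\cdot3^j,12\cdot3^j).
\]
Then $A\cap B=\{0,1,2,3\}$. For $S\in\{A,B\}$ let $r_S(m)=\#\{k:k\in S,\ m-k\in S\}$.

\subsection*{Properties of $c_k$}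

\begin{enumerate}
\item[(i)] $\sum_{k=0}^mc_kc_{m-k}=1$ for $m\ge0$, because the square of $(1-x)^{-1/2}$ is $(1-x)^{-1}$.
\item[(ii)] $\sum_{k=0}^{s-1}c_k=2s\,c_s$ for $s\ge1$. The left side is the coefficient of $x^{s-1}$ in $(1-x)^{-1}(1-x)^{-1/2}=(1-x)^{-3/2}=2\frac{d}{dx}(1-x)^{-1/2}$.
\item[(iii)] $c_k^2\ge\frac2{\pi(2k+1)}$ for $k\ge0$. From $c_{k+1}/c_k=\frac{2k+1}{2k+2}$, the sequence $(2k+1)c_k^2$ has consecutive ratios $\frac{(2k+1)(2k+3)}{(2k+2)^2}<1$, so it decreases. By Wallis' formula $kc_k^2\to\frac1\pi$, so its limit is $\frac2\pi$.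
\item[(iv)] $c_k^2\le\frac1{\pi k}$ for $k\ge1$. The sequence $kc_k^2$ has consecutive ratios $\frac{(2k+1)^2}{4k(k+1)}>1$, so it increases to its limit $\frac1\pi$.
\item[(v)] $c_k$ is decreasing, because $c_{k+1}/c_k<1$.
\end{enumerate}

\subsection*{The pure terms}

\begin{lemma}\label{lem:pure}
For $S\in\{A,B\}$ and $m\ge0$ we have $r_S(m)\ge\frac2{27}(m+1)$ and
\[
\frac4{27\pi}\le\sum_{k\in S,\,m-k\in S}c_kc_{m-k}\le1 .
\]
\end{lemma}

\begin{proof}
We deduce the first claim from Lemma~\ref{lem:rep} by replacing each integer $k$ with the interval $[k,k+1)$. Let $\widetilde S=\bigcup_{k\in S}[k,k+1)\subset[0,\infty)$. If $x\in(k,k+1)$ with an integer $0\le k\le m$, then $m+1-x\in(m-k,m-k+1)$. So $x$ and $m+1-x$ both lie in $\widetilde S$ exactly when $k$ and $m-k$ both lie in $S$. Since the integers form a null set,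
\[
r_S(m)=R_{\widetilde S}(m+1).
\]
As subsets of $\mathbb R$, $\widetilde A=[0,4)\cup\bigcup_{j\ge0}[4\cdot3^j,7\cdot3^j)$ contains $E$, since the blocks of $E$ with $j<0$ lie in $[0,\frac73)$. Likewise $\widetilde B\supset F$, since the blocks of $F$ with $j<0$ lie in $[0,4)$. So the first claim follows from Lemma~\ref{lem:rep} with $t=m+1$.

The upper bound for the sum is (i). For the lower bound, (iii) and the inequality of arithmetic and geometric means give
\[
c_kc_{m-k}\ge\frac2{\pi\sqrt{(2k+1)(2(m-k)+1)}}\ge\frac2{\pi(m+1)},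
\]
and the sum has at least $\frac2{27}(m+1)$ terms.
\end{proof}

\subsection*{The cross terms}

\begin{lemma}\label{lem:X}
For every integer $s\ge0$ the sums
\[
X_{AB}(s)=\sum_{k\in A,\ k+s\in B}c_kc_{k+s},\qquad X_{BA}(s)=\sum_{k\in B,\ k+s\in A}c_kc_{k+s}
\]
are less than $6/\pi$.
\end{lemma}

\begin{proof}
By (iv), $c_1^2+c_2^2+c_3^2\le\frac1\pi\bigl(1+\frac12+\frac13\bigr)=\frac{11}{6\pi}$. For $s=0$ both sums equal $\sum_{k=0}^3c_k^2\le1+\frac{11}{6\pi}<\frac6\pi$.

Let $s\ge1$ and consider $X_{AB}(s)$. We split the sum over $k$ into three parts.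
\begin{itemize}
\item $k<s$. By (v), (ii) and (iv) this part is at most $c_s\sum_{k<s}c_k=2s\,c_s^2\le\frac2\pi$.
\item $s\le k\le3$. By (v) this part is at most $\sum_{k=1}^3c_k^2\le\frac{11}{6\pi}$.
\item $k\ge\max(s,4)$. Then $k$ lies in a block $[4\cdot3^j,7\cdot3^j)$ of $A$ with $j\ge0$. Since $k+s\ge4$ lies in $B$, it is in no such block, so $k<T\le k+s$ with $T=7\cdot3^j$. By (iv), $c_kc_{k+s}\le\frac1{\pi\sqrt{k(k+s)}}$. Apply Lemma~\ref{lem:cross} with $T_0=7$ and $\mu$ the counting measure on the positive integers. Its hypothesis holds because a half-open interval $[T-s,T)$ of integer length $s$ contains exactly $s$ integers. This part is at most $\frac{3\sqrt2}{2\pi}$.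
\end{itemize}
Thus $\pi X_{AB}(s)\le2+\frac{11}6+\frac{3\sqrt2}2<6$. For $X_{BA}(s)$ the first two parts are unchanged. In the third, $k$ lies in a block $[7\cdot3^j,12\cdot3^j)$ of $B$ and $k+s\ge4$ lies in $A$, hence outside that block, so the argument applies with $T=12\cdot3^j$.
\end{proof}

\subsection*{Conclusion}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\lambda^2=\frac{27\pi}4$ with $\lambda>0$, let $a_k=\lambda c_k1_A(k)$ and $b_k=\lambda c_k1_B(k)$ for $k\ge0$, let $a_k=b_k=0$ for $k<0$, and put
\[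
f(x)=\sum_{k=0}^n(a_k+b_{n-k})x^k .
\]
The coefficients are nonnegative, and $f$ has degree $n$ because $b_0=\lambda>0$.

\emph{Lower bound.} All terms are nonnegative, so we may keep only some of them. If $m\le n$, then by Lemma~\ref{lem:pure}
\[
(f^2)_m\ge\sum_{k=0}^ma_ka_{m-k}\ge\lambda^2\cdot\frac4{27\pi}=1 .
\]
If $m\ge n$, the products $b_{n-k}b_{n-(m-k)}$ have indices with sum $m'=2n-m\le n$, and all pairs of nonnegative integers with this sum occur. So $(f^2)_m\ge\sum_{k+l=m'}b_kb_l\ge1$, again by Lemma~\ref{lem:pure}.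

\emph{Upper bound.} Extending the sums to all indices can only increase them, so for $0\le m\le2n$
\[
(f^2)_m\le\sum_{k+l=m}a_ka_l+\sum_{k+l=2n-m}b_kb_l+2\sum_ka_kb_{k+n-m}.
\]
The first two sums are at most $\lambda^2$ by Lemma~\ref{lem:pure}. The third sum is $\lambda^2X_{AB}(n-m)$ if $m\le n$. If $m\ge n$, it is $\lambda^2X_{BA}(m-n)$, as one sees by using $l=k+n-m$ as the summation index. By Lemma~\ref{lem:X},
\[
(f^2)_m<\lambda^2\Bigl(2+\frac{12}\pi\Bigr)=\frac{27\pi}2+81<178 .\qedhere
\]
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:false}]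
Put $K=\lceil n/2\rceil$. For $0\le k\le K-1$ we have $k<n-k$, so $c_k$ occurs in $P_n$ as the coefficient of both $x^k$ and $x^{n-k}$. By (iii),
\begin{align*}
(P_n^2)_n=\sum_{k=0}^nc_{\min(k,n-k)}^2&\ge2\sum_{k=0}^{K-1}c_k^2\ge\frac4\pi\sum_{k=0}^{K-1}\frac1{2k+1}\\
&\ge\frac4\pi\int_0^K\frac{dx}{2x+1}=\frac2\pi\ln(2K+1)\ge\frac2\pi\ln(n+1).
\end{align*}
For $n\ge e^{280}$ this exceeds $\frac{560}\pi>178$, whereas $\kappa(n)<178$ by Theorem~\ref{thm:main}. So $P_n$ is not extremal. For all $n$,
\[
\frac{\max_m(P_n^2)_m}{\kappa(n)}\ge\frac{2}{178\pi}\ln(n+1)\longrightarrow\infty .\qedhere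
\]
\end{proof}

\section{Lower bounds and small degrees}

For $n\le5$ the middle coefficient alone decides the question. We bound it from below by means of at most three outermost coefficients at each end.

\begin{proof}[Proof of Theorem~\ref{thm:small}]
Let $f$ be admissible of degree $n$, and put $a_k=f_k$, $b_k=f_{n-k}$ and $u=a_0b_0$. Since $a_0^2\ge1$ and $b_0^2\ge1$, we have $u\ge1$.

\emph{$n=1$.} $(f^2)_1=2u\ge2$, and $P_1^2=1+2x+x^2$.

\emph{$n=2$.} The conditions $2a_0f_1\ge1$ and $2b_0f_1\ge1$ give $f_1^2\ge\frac1{4u}$. So $(f^2)_2=2u+f_1^2\ge2u+\frac1{4u}\ge\frac94$, because $2u+\frac1{4u}$ increases for $u\ge1$. Here $P_2=1+\frac12x+x^2$, and $P_2^2$ has coefficients $1,1,\frac94,1,1$.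

\emph{$n=3$.} From $2a_0a_1\ge1$ and $2b_0b_1\ge1$ we get $a_1b_1\ge\frac1{4u}$. So $(f^2)_3=2u+2a_1b_1\ge2u+\frac1{2u}\ge\frac52$, because $2u+\frac1{2u}$ increases for $u\ge1$. Here $P_3=1+\frac12x+\frac12x^2+x^3$, and $P_3^2$ has coefficients $1,1,\frac54,\frac52,\frac54,1,1$.

\emph{$n\ge4$.} Now the coefficients of $x^2$ and $x^{2n-2}$ also matter. Put $y=a_0a_1$ and $z=b_0b_1$. The coefficients of $x$ and $x^{2n-1}$ give $y,z\ge\frac12$, and $a_1b_1=yz/u$. Since $a_0\ge1$, we have $a_1=y/a_0\le y$, and $2a_0a_2+a_1^2\ge1$ together with $a_2\ge0$ gives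
\[
a_2\ge\frac{(1-y^2)^+}{2a_0},\qquad\text{likewise}\qquad b_2\ge\frac{(1-z^2)^+}{2b_0},
\]
where $r^+=\max(r,0)$. For $n\ge5$ the indices $0,1,2,n-2,n-1,n$ are distinct, so $(f^2)_n\ge2(a_0b_0+a_1b_1+a_2b_2)$. For $n=4$ the coefficient $f_2=a_2=b_2$ is its own partner, and $(f^2)_4=2a_0b_0+2a_1b_1+a_2b_2$. Hence
\[
(f^2)_n\ge2\Bigl(u+\frac Gu\Bigr),\qquad G=yz+\theta(1-y^2)^+(1-z^2)^+,\qquad
\theta=\begin{cases}1/8,&n=4,\\1/4,&n\ge5.\end{cases}
\]
We minimize $G$ over $y,z\ge\frac12$. If $y\ge1$ or $z\ge1$, then $G\ge yz\ge\frac12$. On the square $[\frac12,1]^2$ the function $G$ is concave in each variable separately, so its minimum is attained at a corner. The corner $(\frac12,\frac12)$ gives $G_*=\frac14+\frac{9\theta}{16}$, which is $\frac{41}{128}$ for $n=4$ and $\frac{25}{64}$ for $n\ge5$, and hence less than $\frac12$. The other corners give $\frac12$, $\frac12$ and $1$. So $G\ge G_*$ always. As $G_*<1$, the function $u+G_*/u$ increases for $u\ge1$, and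
\[
(f^2)_n\ge2(1+G_*)=\begin{cases}169/64,&n=4,\\89/32,&n\ge5.\end{cases}
\]

The coefficients of $P_4$ are $1,\frac12,\frac38,\frac12,1$, and those of $P_4^2$ are $1,1,1,\frac{11}8,\frac{169}{64}$, continued symmetrically. The coefficients of $P_5$ are $1,\frac12,\frac38,\frac38,\frac12,1$, and those of $P_5^2$ are $1,1,1,\frac98,\frac{97}{64},\frac{89}{32}$, continued symmetrically. So for each $n\le5$ the largest coefficient of $P_n^2$ is the middle one and equals the lower bound just proved, which is the conjecture for these $n$. For $n\ge5$ we have shown $\kappa(n)\ge\frac{89}{32}$. The upper bound $\kappa(n)<178$ is Theorem~\ref{thm:main}, and the asymptotics of $\kappa_{\mathrm{rec}}$ is the known result quoted in the introduction.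
\end{proof}

\begin{thebibliography}{1}
\bibitem{basis}
\emph{A basis of finite and infinite sets with small representation function},
\url{https://www.combinatorics.org/ojs/index.php/eljc/article/view/v19i1p6/4333}.
\end{thebibliography}

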